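\title{Regular maps of $2$-power order with unequal valency and face length}

\begin{abstract}
A regular map whose automorphism group has order $2^n$ has face length $2^s$ and valency $2^t$ for some $s$ and $t$. We prove that $s+t\le n$ whenever $s\ne t$, which confirms a conjecture on such maps, and we construct orientable regular maps with $s+t=n$ for all $s,t\ge 2$. The core of the proof is a bound for finite $p$-groups: if $X=\langle R,S\rangle$, where $R$ and $S$ have orders $p^s<p^t$ and $(RS)^{p^r}=1$ with $r\ge 1$, then $|X|\ge p^{s+t-r}$. It is proved by factoring out normal subgroups isomorphic to $C_p\times C_p$ until none is left. The same bound applies to orientably regular maps and to hypermaps.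
\end{abstract}

\section{The problem and the results}\label{sec:intro}

A \emph{map} $\mathcal M$ is a $2$-cell embedding of a connected graph in a closed surface: the complement of the graph is a disjoint union of open disks, the \emph{faces}. Loops and multiple edges are allowed. Mark the midpoint of every edge and the center of every face, and join each face center to the vertices and the edge midpoints met along the boundary of its face. The surface is cut into triangles, the \emph{flags} of $\mathcal M$. Each flag has one corner at a vertex, one at an edge midpoint and one at a face center, and it has three neighbors, one across each side. An automorphism of $\mathcal M$ that fixes a flag fixes its neighbors, hence by connectedness every flag. So $\operatorname{Aut}(\mathcal M)$ always acts freely on the flags, and $\mathcal M$ is called \emph{regular} if this action is also transitive. The \emph{order} of a regular map is $|\operatorname{Aut}(\mathcal M)|$, which is the number of flags. All faces of a regular map have the same length $k$ (the \emph{covalency}), all vertices have the same valency $m$, and the map is said to have \emph{type} $\{k,m\}$.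

An edge carries $4$ flags, a face $2k$ and a vertex $2m$. If $V$, $E$, $F$ are the numbers of vertices, edges and faces of a regular map, then
\begin{equation}\label{eq:count}
|\operatorname{Aut}(\mathcal M)|=4E=2kF=2mV .
\end{equation}
For a map of order $2^n$ this forces $k=2^s$ and $m=2^t$ with $s,t\le n-1$. How large can $s$ and $t$ be at the same time?

A first guess comes from counting the places where a face touches a vertex. Call a pair of flags that share a side from a vertex to a face center a \emph{corner}. There are $2E$ corners, and each determines a vertex and a face. If no face visits a vertex more than once, then $2E\le VF$, and by \eqref{eq:count} this reads $2^{n-1}\le 2^{2n-s-t-2}$, that is, $s+t\le n-1$. But a face may visit a vertex many times. The torus obtained from a square by gluing opposite sides carries a regular map with one vertex, two edges and one face; it has type $\{4,4\}$ and order $8$, so $s+t=n+1$. Example~\ref{ex:dihedral} below extends it to maps with $s=t=n-1$, for which $s+t-n$ is unbounded. These maps have $s=t$, and the question is whether repeated visits can help as much when $s\neq t$.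

We take the problem from \cite{RM}. For $n\le 11$, M.~Conder classified all regular maps of order $2^n$, and the maps with valency or covalency $2$ or $2^{n-1}$ are easy to classify. So let $n\ge12$ and $2\le s\le t\le n-2$, and consider the type $\{2^s,2^t\}$. The following is known.
\begin{itemize}
\item[(K1)] If $s+t\le n$, or if $s+t>n$ and $s=t$, there is a regular map of order $2^n$ and type $\{2^s,2^t\}$.
\item[(K2)] If $s+t>n$, $s<t$ and $t\in\{n-2,n-3\}$, there is none.
\end{itemize}
The conjecture is that (K2) holds without the restriction on $t$: \emph{for $n\ge 12$, $2\le s<t\le n-2$ and $s+t>n$ there is no regular map of order $2^n$ and type $\{2^s,2^t\}$.} We prove it, and the proof needs no lower bound on $n$.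

\begin{theorem}\label{thm:maps}
If a regular map of order $2^n$ has face length and valency $2^s$ and $2^t$, in either order, with $s<t$, then $s+t\le n$. In particular, for $n\ge12$, $2\le s<t\le n-2$ and $s+t>n$, there is no regular map of order $2^n$ and type $\{2^s,2^t\}$.
\end{theorem}

By \eqref{eq:count}, the inequality $s+t\le n$ says $E\le VF$. So for $s\ne t$ the first guess $2E\le VF$ can fail by a factor of $2$ at most, and by that factor it does fail.

\begin{theorem}\label{thm:sharp}
For all $s,t\ge2$ there is an orientable regular map of order exactly $2^{s+t}$ and type $\{2^s,2^t\}$. Hence for $2\le s<t$ the smallest order of a regular map of $2$-power order and type $\{2^s,2^t\}$ is exactly $2^{s+t}$.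
\end{theorem}

Theorem~\ref{thm:maps} and the existence statement (K1) together determine the types that occur.

\begin{corollary}\label{cor:types}
Let $n\ge12$ and $2\le s\le t\le n-2$. A regular map of order $2^n$ and type $\{2^s,2^t\}$ exists if and only if $s=t$ or $s+t\le n$.
\end{corollary}

Theorem~\ref{thm:maps} comes from a statement on $p$-groups, in which neither the prime $2$ nor the reflections of the map play a role. We write $|x|$ for the order of a group element $x$ and $C_q$ for the cyclic group of order $q$.

\begin{theorem}\label{thm:group}
Let $p$ be a prime, let $r\ge1$, and let $X=\langle R,S\rangle$ be a finite $p$-group with $|R|=p^s$, $|S|=p^t$, $s<t$ and $(RS)^{p^r}=1$. Then $|X|\ge p^{\,s+t-r}$.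
\end{theorem}

Section~\ref{sec:dictionary} translates maps into groups. Sections \ref{sec:idea}--\ref{sec:group} prove Theorem~\ref{thm:group}, Section~\ref{sec:maps} deduces Theorem~\ref{thm:maps}, and Section~\ref{sec:sharp} contains the construction for Theorem~\ref{thm:sharp}. Section~\ref{sec:chiral} applies Theorem~\ref{thm:group} to orientably regular maps, chiral ones included, and to hypermaps.

\section{Regular maps as groups with three involutions}\label{sec:dictionary}

Let $\mathcal M$ be a regular map with group $G=\operatorname{Aut}(\mathcal M)$, and fix a flag. By regularity there are unique automorphisms $a,b,c$ that carry this flag to its three neighbors: $a$ across the side from the edge midpoint to the face center, $b$ across the side from the vertex to the face center, and $c$ across the side that lies on the edge. Thus $a$ and $b$ fix the face, $b$ and $c$ fix the vertex, and $a$ and $c$ fix the edge of the chosen flag. We use the following standard facts.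
\begin{itemize}
\item[(M1)] $G=\langle a,b,c\rangle$ and $a^2=b^2=c^2=(ac)^2=1$; the face length is $|ab|$ and the valency is $|bc|$.
\item[(M2)] The dual map, in which vertices and faces are exchanged, is regular with the same group and with $a$ and $c$ interchanged.
\item[(M3)] Conversely, a finite group $G=\langle a,b,c\rangle$ in which $a$, $b$, $c$ and $ac$ all have order $2$ determines a regular map with automorphism group $G$, face length $|ab|$ and valency $|bc|$. This map is orientable if and only if $\langle ab,bc\rangle$ has index $2$ in $G$.
\end{itemize}
Put
\[
R=ab,\qquad S=bc,\qquad X=\langle R,S\rangle .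
\]
Geometrically, $R$ turns the face by one step and $S$ turns the vertex by one step. We have $RS=ab\cdot bc=ac$, so $(RS)^2=1$. Conjugation by $b$ inverts both generators, since $bRb=ba=R^{-1}$ and $bSb=cb=S^{-1}$. Hence $b$ normalizes $X$ and $X\cup Xb$ is a subgroup. It contains $a=Rb$, $b$ and $c=S^{-1}b$. Therefore
\begin{equation}\label{eq:index}
G=X\cup Xb,\qquad |G:X|\le2 .
\end{equation}
The same argument for two generators shows that a group $\langle x,y\rangle$ with $x^2=y^2=1$ has order at most $2|xy|$; if $|xy|\ge3$, it is dihedral of order $2|xy|$.

\begin{example}\label{ex:dihedral}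
Let $t\ge2$, let $G=\langle b,c\rangle$ be dihedral of order $2^{t+1}$ with $|S|=|bc|=2^t$, and let $z=S^{2^{t-1}}$ be its central involution. Two choices of $a$ give maps with a single vertex.

(i) Let $a=cz$. Then $a$ and $ac=z$ are involutions, and $ab=zS^{-1}=S^{2^{t-1}-1}$ is an odd power of $S$. By (M3) we get a regular map of order $2^{t+1}$ and type $\{2^t,2^t\}$ with $V=F=1$, orientable because $X=\langle S\rangle$. For $t=2$ it is the map on the torus of Section~\ref{sec:intro}. These maps show that Theorem~\ref{thm:maps} fails for $s=t$.

(ii) Let $a=z$. Then $ac=zc$ and $ab=zb$ are involutions, and we get a regular map of order $2^{t+1}$ and type $\{2,2^t\}$. Here $X$ contains $S$, hence $z$, hence $b$, so $X=G$ and the map is not orientable.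
\end{example}

\section{The idea: which subgroup to factor out}\label{sec:idea}

For subgroups $H,K$ of a finite group, the set $HK$ has $|H|\,|K|/|H\cap K|$ elements. In the situation of Theorem~\ref{thm:group} this gives
\begin{equation}\label{eq:product}
|X|\ge \frac{p^{s+t}}{|\langle R\rangle\cap\langle S\rangle|},
\end{equation}
the group-theoretic form of the count of corners. The difficulty is that $\langle R\rangle\cap\langle S\rangle$ may be large.

It is natural to try induction on $|X|$. The relation $(RS)^{p^r}=1$ passes to every quotient; this is why the theorem asks for this relation and not for the exact order of $RS$. Let $M$ be a normal subgroup of order $p^j$ that meets $\langle R\rangle$ and $\langle S\rangle$ in subgroups of orders $p^e$ and $p^f$. The images of $R$ and $S$ in $X/M$ have orders $p^{s-e}$ and $p^{t-f}$, so passing to $X/M$ lowers the exponent of $|X|$ by $j$ and the exponent $s+t-r$ of the bound by $e+f$. The induction closes only if $e+f\le j$. The obvious candidates for $M$ are the subgroups of $\langle R\rangle\cap\langle S\rangle$, which are central. For them $e=f=j$, and the induction loses. A normal subgroup $M\cong C_p\times C_p$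 is what is needed: it has $j=2$, and it meets a cyclic group in at most $p$ elements, so $e,f\le1$.

Here is the mechanism in a small case, done by hand.

\begin{example}\label{ex:small}
Let $p=2$, $|R|=8$, $|S|=16$ and $(RS)^2=1$. The claim is $|X|\ge64$. The order $16$ is impossible: then $X=\langle S\rangle$, the element $R$ is an even power of $S$, and $RS$ is an odd power of $S$, of order $16$. Suppose $|X|=32$. Then $A=\langle S\rangle$ has index $2$ and is normal, and $R\notin A$. The element $R^2\in A$ has order $4$, so $R^2=S^{4\varepsilon}$ with $\varepsilon=\pm1$. Write $R^{-1}SR=S^q$. As $R^2$ centralizes $S$, we have $q^2\equiv1\pmod{16}$, so $q\in\{1,7,9,15\}$. As $R$ centralizes $R^2=S^{4\varepsilon}$, we have $q\equiv 1\pmod 4$, so $q\in\{1,9\}$.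

We look for involutions outside $A$. For $y=RS^{-2\varepsilon}$,
\[
y^2=R^2\,(R^{-1}S^{-2\varepsilon}R)\,S^{-2\varepsilon}=S^{4\varepsilon-2\varepsilon(q+1)},
\]
and the exponent is $0$ for $q=1$ and $-16\varepsilon$ for $q=9$. So $y^2=1$. Every element outside $A$ has the form $yS^l$, and $(yS^l)^2=S^{l(q+1)}$ with $q+1\in\{2,10\}$, which is trivial exactly when $8\mid l$. The solutions of $x^2=1$ in $X$ are therefore $1,S^8,y,yS^8$. They form a subgroup $M\cong C_2\times C_2$, and $M$ is normal, being the solution set of $x^2=1$. The quotient $X/M$ has order $8$, the image $\bar S$ has order $8$ because $M\cap A=\langle S^8\rangle$, and $\bar R=\bar S^{2\varepsilon}$ has order $4$. One step has reduced the orders $(8,16)$ in a group of order $32$ to the orders $(4,8)$ in a cyclic group of order $8$. There $\bar R\bar S=\bar S^{1+2\varepsilon}$ has order $8$, which contradicts $(RS)^2=1$.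
\end{example}

In general we factor out normal subgroups $C_p\times C_p$ as long as there are any. The process stops at a group that has none, and we must know what such groups look like.

\section{$p$-groups without a normal subgroup $C_p\times C_p$}\label{sec:lemma}

The following lemma is classical; we include a proof. Its second alternative does occur: the quaternion group of order $8$ is not cyclic and has only one involution.

\begin{lemma}\label{lem:rank}
Let $X$ be a finite $p$-group with no normal subgroup isomorphic to $C_p\times C_p$. Then either $X$ is cyclic, or $p=2$ and $X$ has a cyclic subgroup $A$ of index $2$ such that every element of $X\setminus A$ has order dividing $4$.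
\end{lemma}

We use two textbook facts.
\begin{itemize}
\item[(P1)] A nontrivial normal subgroup of a finite $p$-group $Y$ contains a subgroup of order $p$ that is central in $Y$.
\item[(P2)] The automorphisms of $A\cong C_{p^k}$ are the maps $v\mapsto v^q$, so $\operatorname{Aut}(A)\cong(\mathbb Z/p^k)^*$, an abelian group of order $p^{k-1}(p-1)$ for $k\geq 1$. For odd $p$ this group is cyclic. For $p=2$ and $k\ge3$ it equals $\{\pm1\}\times\langle5\rangle$, where $\langle5\rangle$ is cyclic of order $2^{k-2}$ and consists of the residues $\equiv1\pmod4$.
\end{itemize}
We say that $h\in X$ \emph{acts on $A$ by $q$} if $h^{-1}vh=v^q$ for all $v\in A$.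

\begin{proof}[Proof of Lemma~\ref{lem:rank}]
Let $A$ be maximal among the abelian normal subgroups of $X$. The plan is to show that $A$ is cyclic and that $X/A$ acts faithfully on it, and then to exclude almost all subgroups of $\operatorname{Aut}(A)$ as images of $X/A$.

\emph{Step 1: $C_X(A)=A$.} Otherwise $C_X(A)/A$ is a nontrivial normal subgroup of $X/A$, and by (P1) it contains a central subgroup $\langle xA\rangle$ of order $p$. Then $\langle A,x\rangle$ is normal in $X$, abelian because $x$ centralizes $A$, and larger than $A$.

\emph{Step 2: $A$ is cyclic.} Let $\Omega=\{v\in A: v^p=1\}$, an elementary abelian subgroup that is normal in $X$. If $A$ is not cyclic, then $|\Omega|\ge p^2$. By (P1), $\Omega$ contains a subgroup $P$ of order $p$ central in $X$, and $\Omega/P$ contains a subgroup of order $p$ central in $X/P$. The preimage of the latter is normal in $X$, has order $p^2$ and lies in $\Omega$, so it is a normal $C_p\times C_p$. This is excluded.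

So $A\cong C_{p^k}$, and by Step 1 conjugation embeds $X/A$ in $\operatorname{Aut}(A)$. In particular $X/A$ is abelian. If $k\le1$, then $|\operatorname{Aut}(A)|$ is prime to $p$ and $X=A$ is cyclic. From now on let $k\ge2$ and $X\ne A$, and let $Q\le(\mathbb Z/p^k)^*$ be the image of $X/A$, a nontrivial $p$-group. Since $2(k-1)\ge k$, the binomial theorem gives
\begin{equation}\label{eq:binom}
(1+jp^{k-1})^l\equiv 1+ljp^{k-1}\pmod{p^k}\qquad(j,l\ge0),
\end{equation}
so the residue $1+p^{k-1}$ has order $p$.

\emph{Step 3: if $p$ is odd, or $p=2$ and $k\ge3$, then $1+p^{k-1}\notin Q$.} This is the computation of Example~\ref{ex:small} in general form. If $h\in X$ acts on $A$ by $q$ and $v\in A$, then moving all factors $h$ to the left gives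
\[
(hv)^p=h^p\,(h^{-(p-1)}vh^{p-1})\cdots(h^{-1}vh)\,v=h^p\,v^{\,q^{p-1}+\dots+q+1}.
\]
For $q=1+jp^{k-1}$, summing \eqref{eq:binom} over $l=0,\dots,p-1$ yields
\begin{equation}\label{eq:power}
(hv)^p=h^p\,v^{\,p\eta_j},\qquad \eta_j=1+j\,\frac{p^{k-1}(p-1)}{2}.
\end{equation}
The integer $\eta_j$ is prime to $p$: for odd $p$ because $k\ge2$, and for $p=2$ because $\eta_j=1+j2^{k-2}$ with $k\ge3$. Hence $v\mapsto v^{p\eta_j}$ maps $A$ onto $A^p=\{v^p:v\in A\}$, and its kernel is $\Omega$, which now has order $p$.

Suppose that $g\in X$ acts on $A$ by $1+p^{k-1}$. Then $g^p$ centralizes $A$, so $g^p\in A$ by Step 1. Moreover $g^p$ commutes with $g$, so it lies in $C_A(g)=\{v\in A:v^{p^{k-1}}=1\}=A^p$. Choose $u\in A$ with $u^{p\eta_1}=g^{-p}$ and put $y=gu$. By \eqref{eq:power}, $y^p=1$; also $y$ acts on $A$ as $g$ does, so $y\notin A$. Let $B=A\langle y\rangle$. Its elements are written uniquely as $y^jv$ with $0\le j<p$ and $v\in A$, and $y^j$ acts by $1+jp^{k-1}$. By \eqref{eq:power}, $(y^jv)^p=v^{p\eta_j}$, and this is trivial exactly when $v\in\Omega$. Since $k\ge2$, we have $\Omega\le A^p=C_A(y)$, and so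
\[
\{x\in B:x^p=1\}=\langle y\rangle\times\Omega\cong C_p\times C_p .
\]
The subgroup $B$ is normal in $X$ because it contains $A$ and $X/A$ is abelian. Conjugation by elements of $X$ thus preserves $B$, and with it the displayed subgroup, which is a normal $C_p\times C_p$ of $X$. This is excluded.

\emph{Step 4: $p$ odd.} The cyclic group $(\mathbb Z/p^k)^*$ has a unique subgroup of order $p$, generated by $1+p^{k-1}$, and the nontrivial $p$-group $Q$ contains it. This contradicts Step 3, so for odd $p$ the case $X\ne A$ does not occur.

\emph{Step 5: $p=2$.} If $k=2$, then $Q=(\mathbb Z/4)^*=\{\pm1\}$. Let $k\ge3$. The residue $1+2^{k-1}$ has order $2$ and is $\equiv1\pmod 4$, so it is the unique involution of $\langle5\rangle$. If $Q$ had an element of order $2^e\ge4$, its $2^{e-1}$-th power would be an involution and the square of an odd residue, hence $\equiv1\pmod4$, hence equal to $1+2^{k-1}$, against Step 3. So $Q$ lies in the group $\{1,\,-1,\,1+2^{k-1},\,-1+2^{k-1}\}$ of solutions of $q^2=1$ and omits $1+2^{k-1}$. Therefore $Q$ has order $2$ and is generated by $-1$ or by $-1+2^{k-1}$.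

In all cases $|X:A|=2$, and an element $g\in X\setminus A$ acts on $A$ by some $q$ with $q-1=-2$, or with $k\ge3$ and $q-1=-2(1-2^{k-2})$. Either way $q-1$ is twice an odd number, so an element $u\in A$ fixed by $g$ satisfies $u^{q-1}=1$ and hence $u^2=1$. The element $u=g^2$ lies in $A$ and is fixed by $g$. Thus $g^4=1$.
\end{proof}

\section{The bound for $p$-groups}\label{sec:group}

\begin{proof}[Proof of Theorem~\ref{thm:group}]
Fix $p$ and $r\ge 1$. We argue by induction on $|X|$, for all $s<t$ at once. Two cases need no work. If $s\le r$, then $|X|\ge|S|=p^t\ge p^{s+t-r}$. If $\langle R\rangle\cap\langle S\rangle=1$, then $|X|\ge p^{s+t}$ by \eqref{eq:product}. So assume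
\[
t>s\ge r+1\ge2\qquad\text{and}\qquad\langle R\rangle\cap\langle S\rangle\ne1 .
\]
Let $P$ be a subgroup of order $p$ of $\langle R\rangle\cap\langle S\rangle$. A cyclic group has at most one subgroup of each order, so $P$ is the set of solutions of $x^p=1$ in $\langle R\rangle$, and also in $\langle S\rangle$.

\emph{Case 1: $X$ has a normal subgroup $M\cong C_p\times C_p$.} Every element of $M$ satisfies $x^p=1$, so
\[
M\cap\langle R\rangle=M\cap P=M\cap\langle S\rangle .
\]
Let this subgroup have order $p^e$, with $e\in\{0,1\}$. The group $X/M$ is generated by the images of $R$ and $S$. They have orders $p^{s-e}$ and $p^{t-e}$, and their product has trivial $p^r$-th power. Both orders drop by the same factor, so the hypothesis $s-e<t-e$ holds and the induction applies: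
\[
|X|=p^2\,|X/M|\ge p^{\,2+(s-e)+(t-e)-r}\ge p^{\,s+t-r}.
\]

\emph{Case 2: $X$ has no such subgroup.} Lemma~\ref{lem:rank} leaves two possibilities.

Suppose $X$ is cyclic. The subgroups of a cyclic $p$-group form a chain and $|R|<|S|$, so $\langle R\rangle$ is a proper subgroup of $\langle S\rangle=X$. Then $R=S^{i}$ with $p\mid i$, and $RS=S^{i+1}$ has order $p^t$. But $|RS|$ divides $p^r$ and $r<s<t$. So this possibility does not occur.

Suppose $p=2$ and $A$ is a cyclic subgroup of index $2$ such that the elements outside $A$ have order dividing $4$. Since $t\ge3$, we have $S\in A$. Since $X\ne A$, we have $R\notin A$, so $s\le2$. With $s\ge r+1\ge2$ this forces $s=2$ and $r=1$, and then $|X|=2|A|\ge2^{t+1}=2^{s+t-r}$.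
\end{proof}

\begin{remark}\label{rem:hyp}
The hypothesis $s<t$ enters in Case 2, above all to exclude the cyclic group, and it cannot be dropped: for $X=\langle S\rangle$ of order $p^t$ and $R=S^{-1}$ we have $RS=1$, while $p^t<p^{2t-r}$ as soon as $t>r$. The hypothesis $r\ge1$ costs nothing, since $RS=1$ forces $s=t$.
\end{remark}

\begin{remark}\label{rem:sd}
The last possibility in the proof occurs, and with equality. For $t\ge3$ let $X=\langle S\rangle\rtimes\langle y\rangle$ with $|S|=2^t$, $|y|=2$ and $ySy=S^q$, $q=-1+2^{t-1}$. Put $R=yS^{-1}$. Then $R^2=S^{-q-1}=S^{2^{t-1}}$, so $|R|=4$, while $RS=y$ and $|X|=2^{t+1}=2^{2+t-1}$. A subgroup $C_2\times C_2$ of $X$ contains an element $x\notin\langle S\rangle$, and $S^{-1}xS=xS^{1-q}$ with $1-q$ twice an odd number. So $x$ has at least $2^{t-1}\ge4$ conjugates, too many for the subgroup to be normal.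
\end{remark}

\section{From groups to maps}\label{sec:maps}

Theorem~\ref{thm:group} bounds $|X|$, and we want a bound for $|G|$. When $|G:X|=2$, the factor $2$ gives exactly what is claimed. When $X=G$, as in Example~\ref{ex:dihedral}(ii), the bound falls short by that factor, and we need another argument. It uses Burnside's basis theorem: if $G$ is a finite $2$-group and $\Phi(G)$ is its Frattini subgroup, the intersection of all maximal subgroups, then $G/\Phi(G)$ is a vector space over $\mathbb F_2$, and a subset of $G$ generates $G$ if and only if its image spans $G/\Phi(G)$.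

\begin{proof}[Proof of Theorem~\ref{thm:maps}]
Let $G=\langle a,b,c\rangle$ be the automorphism group, $|G|=2^n$, and let $R,S,X$ be as in Section~\ref{sec:dictionary}. By (M2) we may assume $|R|=2^s$ and $|S|=2^t$. Suppose $s+t>n$. By \eqref{eq:count}, $n\ge t+1$, so $s\ge2$ and $t\ge3$. In particular $\langle b,c\rangle$ is dihedral of order $2^{t+1}$. By \eqref{eq:index} there are two cases.

\emph{Case $|G:X|=2$.} Since $(RS)^2=1$, Theorem~\ref{thm:group} with $p=2$ and $r=1$ gives $|X|\ge2^{s+t-1}$. Hence $2^n=2|X|\ge2^{s+t}$, a contradiction.

\emph{Case $X=G$.} Now $G$ is generated by two elements, so $G/\Phi(G)$ has dimension at most $2$. The images of $a,b,c$ span it, so the images of two of them do, and these two generate $G$. If $G=\langle a,c\rangle$, then $|G|\le4<2^{t+1}$. If $G=\langle a,b\rangle$, then $|G|\le2^{s+1}\le2^t<2^{t+1}$. Both contradict $|\langle b,c\rangle|=2^{t+1}$.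

There remains $G=\langle b,c\rangle$, the setting of Example~\ref{ex:dihedral}. Let $z=S^{2^{t-1}}$. The elements of $G$ are $S^i$ and $cS^i$. Either of them commutes with $c$ if and only if $S^i$ does, and $cS^ic=S^{-i}$, so the condition is $S^{2i}=1$. Hence $C_G(c)=\{1,z,c,cz\}$. From $a^2=c^2=(ac)^2=1$ we get $ac=ca$, so $a$ is one of these four elements. If $a\in\{1,z\}$, then $a$ is central and $(ab)^2=a^2b^2=1$, which contradicts $s\ge2$. If $a=c$, then $ab=S^{-1}$, and if $a=cz$, then $ab=S^{2^{t-1}-1}$; in both cases $ab$ is an odd power of $S$ and $s=t$, which contradicts $s<t$.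

Hence $s+t\le n$.
\end{proof}

\section{Maps that attain the bound}\label{sec:sharp}

The simplest way to make $a$ and $c$ commute is to place them in different factors of a direct product and to let $b$ have a component in each. With two dihedral factors this produces a group $G_0$ of order $2^{s+t+1}$, the order predicted by the first guess of Section~\ref{sec:intro}. To gain the remaining factor $2$, we identify the involution of $\langle ab\rangle$ with the involution of $\langle bc\rangle$; factoring out their product changes neither $|ab|$ nor $|bc|$.

\begin{proof}[Proof of Theorem~\ref{thm:sharp}]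
Let $s,t\ge2$. Let $D=\langle\rho,\alpha\rangle$ and $D'=\langle\sigma,\beta\rangle$ be dihedral groups of orders $2^{s+1}$ and $2^{t+1}$, with $|\rho|=2^s$, $|\sigma|=2^t$ and with $\alpha,\beta$ reflections. In $D\times D'$ put
\[
a=(\rho\alpha,1),\qquad b=(\alpha,\beta),\qquad c=(1,\beta\sigma),\qquad G_0=\langle a,b,c\rangle .
\]
The elements $\alpha,\rho\alpha,\beta,\beta\sigma$ are reflections, so $a$, $b$, $c$ and $ac=(\rho\alpha,\beta\sigma)$ are involutions. The elements $ab=(\rho,\beta)$ and $bc=(\alpha,\sigma)$ have orders $2^s$ and $2^t$.

\emph{The order of $G_0$.} Let $K=\langle\rho^2\rangle\times\langle\sigma^2\rangle$, a normal subgroup of $D\times D'$ of order $2^{s-1}\cdot2^{t-1}$. It is contained in $G_0$, since $(ab)^2=(\rho^2,1)$ and $(bc)^2=(1,\sigma^2)$. The quotient $(D\times D')/K$ is a vector space over $\mathbb F_2$ with basis $\bar\rho,\bar\alpha,\bar\sigma,\bar\beta$, and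
\[
\bar a=\bar\rho+\bar\alpha,\qquad \bar b=\bar\alpha+\bar\beta,\qquad \bar c=\bar\beta+\bar\sigma .
\]
These vectors are linearly independent: in a relation $x\bar a+y\bar b+z\bar c=0$ the coefficients of $\bar\rho$ and $\bar\sigma$ give $x=z=0$, and then $y=0$. So $|G_0/K|=8$ and $|G_0|=8\cdot2^{s-1}\cdot2^{t-1}=2^{s+t+1}$.

\emph{The quotient $G$.} Let $w=(\rho^{2^{s-1}},\sigma^{2^{t-1}})$. It is a central involution of $D\times D'$, and $w\in K$ because $s,t\ge2$. Let $G=G_0/\langle w\rangle$, so $|G|=2^{s+t}$. The involutions $a,b,c,ac$ have nonzero images $\bar a,\bar b,\bar c,\bar a+\bar c$ modulo $K$, so they lie outside $\langle w\rangle$ and remain involutions in $G$. The unique involution of $\langle ab\rangle$ is $(ab)^{2^{s-1}}=(\rho^{2^{s-1}},1)$, where again $s\ge2$ is used, and it differs from $w$. Hence $\langle ab\rangle\cap\langle w\rangle=1$ and $ab$ still has order $2^s$ in $G$. In the same way $(bc)^{2^{t-1}}=(1,\sigma^{2^{t-1}})\ne w$, and $bc$ still has order $2^t$. By (M3), $G$ determines a regular map of order $2^{s+t}$ and type $\{2^s,2^t\}$.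

\emph{Orientability.} Since $w\in K$, the space $G_0/K$ with basis $\bar a,\bar b,\bar c$ is a quotient of $G$. The linear form with value $1$ on each basis vector defines a homomorphism of $G$ onto $C_2$ whose kernel contains $ab$ and $bc$. So $\langle ab,bc\rangle\ne G$, by \eqref{eq:index} the index is $2$, and the map is orientable by (M3).

For $s<t$, Theorem~\ref{thm:maps} shows that no regular map of $2$-power order and this type has smaller order.
\end{proof}

For $(s,t)=(2,3)$, formula \eqref{eq:count} gives $V=2$, $E=8$, $F=4$: a map of type $\{4,8\}$ and order $32$ on the orientable surface of Euler characteristic $-2$, that is, of genus $2$.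

\begin{remark}\label{rem:twice}
In the maps just constructed, every face visits every vertex exactly twice. Let $v$ and $f$ be the vertex and the face of the chosen flag. Their stabilizers are $\langle b,c\rangle$ and $\langle a,b\rangle$, since these groups fix $v$ and $f$ and have as many elements as there are flags at $v$ and at $f$. The flags at both $v$ and $f$ thus correspond to the elements of $H=\langle a,b\rangle\cap\langle b,c\rangle$, and $f$ visits $v$ exactly $|H|/2$ times. As $b\in H\setminus X$, we have $|H|/2=|H\cap X|=|\langle R\rangle\cap\langle S\rangle|$. If $(\rho^i,\beta^i)\equiv(\alpha^j,\sigma^j)$ modulo $\langle w\rangle$, then reduction modulo $K$ shows that $i$ and $j$ are even, and then $(\rho^i,\sigma^{-j})\in\{1,w\}$. So $\langle R\rangle\cap\langle S\rangle=\{1,R^{2^{s-1}}\}$ has order $2$ in $G$. By regularity each incident vertex--face pair accounts for $2$ of the $2E$ corners, so there are $E=VF$ incident pairs, and these are all the pairs.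
\end{remark}

\section{Orientably regular maps and hypermaps}\label{sec:chiral}

Theorem~\ref{thm:group} makes no use of reflections, so it also covers maps that have none. Let $\mathcal M$ be a map on an orientable surface and let $\operatorname{Aut}^+(\mathcal M)$ be the group of its orientation-preserving automorphisms. The map is \emph{orientably regular} if this group acts regularly on the directed edges, and it is \emph{chiral} if moreover no automorphism reverses the orientation. It is standard that for an orientably regular map $\operatorname{Aut}^+(\mathcal M)=\langle R,S\rangle$, where $R$ turns a face by one step, $S$ turns an incident vertex by one step, $|R|$ is the face length, $|S|$ is the valency and $(RS)^2=1$. An orientable regular map is orientably regular with $\operatorname{Aut}^+(\mathcal M)=\langle ab,bc\rangle$.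

If $(RS)^2=1$ is replaced by a condition on an arbitrary power of $RS$, one passes from maps to hypermaps, whose algebraic data are three generators of a group with product $1$. For such triples the bound reads as follows.

\begin{corollary}\label{cor:hyper}
Let $p$ be a prime, and let $x_1,x_2,x_3$ generate a finite $p$-group $X$ and satisfy $x_1x_2x_3=1$. If they have orders $p^r,p^s,p^t$ with $r\ge1$ and $s\ne t$, then $|X|\ge p^{s+t-r}$.
\end{corollary}

\begin{proof}
Since $x_2x_3=x_1^{-1}$, we have $X=\langle x_2,x_3\rangle$ and $(x_2x_3)^{p^r}=1$. The element $x_3x_2=x_2^{-1}(x_2x_3)x_2$ is conjugate to $x_2x_3$, so $(x_3x_2)^{p^r}=1$ as well. Apply Theorem~\ref{thm:group} with $(R,S)=(x_2,x_3)$ if $s<t$ and with $(R,S)=(x_3,x_2)$ if $s>t$.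
\end{proof}

\begin{corollary}\label{cor:chiral}
Let $\mathcal M$ be an orientably regular map, possibly chiral, such that $|\operatorname{Aut}^+(\mathcal M)|$ is a power of $2$, with face length $2^s$ and valency $2^t$, $s\ne t$. Then $|\operatorname{Aut}^+(\mathcal M)|\ge2^{s+t-1}$. For all $s,t\ge2$ with $s\ne t$, equality is attained.
\end{corollary}

\begin{proof}
Both $(RS)^2=1$ and $(SR)^2=1$ hold, since $SR$ is conjugate to $RS$. Apply Theorem~\ref{thm:group} with $p=2$ and $r=1$ to the pair $(R,S)$ if $s<t$ and to the pair $(S,R)$ if $s>t$. For the maps of Theorem~\ref{thm:sharp}, the group $\langle ab,bc\rangle$ has index $2$ in a group of order $2^{s+t}$.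
\end{proof}

\begin{thebibliography}{1}

\bibitem{RM}
\emph{Regular maps of $2$-power order},
\texttt{https://link.springer.com/10.1007/s10801-022-01119-0},
doi:10.1007/s10801-022-01119-0.

\end{thebibliography}
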